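\title{Continuous factors of mixing Markov chains are finitarily Bernoulli}

\begin{abstract}
We prove that every continuous factor of a mixing finite-state Markov chain is finitarily isomorphic to a Bernoulli scheme. Consequently Kolmogorov--Sinai entropy is a complete finitary isomorphism invariant for these processes. Occurrences of a long word serve as markers, and across a long marker-free stretch the hidden state forgets its past up to a factor close to one. A hierarchical marker--filler construction that tolerates such factors matches the process with a finite-state Markov chain that has the same marker process and the same entropy, and the Keane--Smorodinsky theorems finish the proof.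
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection{The question and the answer}

A \emph{process} is a Borel probability measure on $A^{\mathbb Z}$, with $A$ a finite alphabet, that is invariant under the left shift $(\sigma x)_t=x_{t+1}$. We identify it with a random sequence $\xi=(\xi_t)_{t\in\mathbb Z}$ and write $h(\xi)$ for its Kolmogorov--Sinai entropy. A \emph{Bernoulli scheme} is a process with independent coordinates.

Let $V$ be the finite vertex set of an irreducible aperiodic directed graph, let $\Sigma\subset V^{\mathbb Z}$ be the space of bi-infinite walks, and let $P$ be a stochastic matrix on $V$ with $P(u,v)>0$ exactly when $(u,v)$ is an edge. The stationary Markov measure determined by $P$ and its stationary probability vector $\pi$ has full support on $\Sigma$ and is mixing. We call the resulting process $X$ a \emph{Markov process}. A \emph{continuous factor} of $X$ is the image of $X$ under a continuous shift-commuting map from $\Sigma$ into a full shift $A^{\mathbb Z}$, that is, under a sliding block code. The basic example is $Y_t=\varphi(X_t)$ for a labeling $\varphi:V\to A$ of the vertices: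 one sees the labels, and the walk stays hidden.

A \emph{finitary map} from a process $\xi$ to a process $\xi'$ is a map $\Phi$, defined on a shift-invariant Borel set $\Omega$ of full measure, that commutes with $\sigma$, carries the law of $\xi$ to the law of $\xi'$, and is continuous on $\Omega$. Continuity means that for each $x\in\Omega$ and each $t$ there is a finite $N$, depending on $x$ and $t$, with $\Phi(x')_t=\Phi(x)_t$ for all $x'\in\Omega$ that agree with $x$ on $[t-N,t+N]$. So a sliding block code reads a window of bounded length, a finitary map reads a finite window of variable length, and a measurable map may read the whole sequence. Two processes are \emph{finitarily isomorphic} if there are finitary maps $\Phi,\Psi$ in the two directions with $\Psi\Phi=\mathrm{id}$ and $\Phi\Psi=\mathrm{id}$ almost everywhere. This is an equivalence relation: if $\Phi$ is continuous on $\Omega$ and $\Phi'$ on $\Omega'$, then $\Phi'\Phi$ is continuous on $\Omega\cap\Phi^{-1}\Omega'$, which has full measure.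

Isomorphic processes have the same entropy, so for a given class of processes one asks whether equal entropy is also sufficient. Keane and Smorodinsky proved that finite Bernoulli schemes of equal entropy are finitarily isomorphic \cite{KS1}, and that finite-state irreducible Markov shifts of equal entropy and equal period are finitarily isomorphic \cite{KS2}. In particular a Markov process in the above sense is finitarily isomorphic to every finite Bernoulli scheme of the same entropy. The question of whether entropy is a complete finitary isomorphism invariant for continuous factors of Markov processes is posed in \cite{GL}. The answer is yes.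

\begin{theorem}\label{thm:main}
Every continuous factor $Y$ of a Markov process is finitarily isomorphic to a finite-alphabet Bernoulli scheme of entropy $h(Y)$ (the one-symbol scheme if $h(Y)=0$). Hence any two such factors with the same Kolmogorov--Sinai entropy are finitarily isomorphic.
\end{theorem}

\subsection{Two examples}

In a Markov chain, past and future are independent given the present state. A factor can have memory of unbounded length, so that \cite{KS2} does not apply to it directly.

\begin{example}[a sign seen at random times]\label{ex:sign}
Fix $\rho,p\in(0,1)$. Let $(i_t)$ be the stationary chain on $\{+1,-1\}$ with transition probabilities $(1+ii'\rho)/2$; its $n$-step probabilities are $(1+ii'\rho^n)/2$. Let $(\omega_t)$ be independent of it and i.i.d.\ on $\{0,1\}$ with $\mathbb P(\omega_t=1)=p$. Then $X_t=(i_t,\omega_t)$ is a Markov process on four states, and $Y_t=i_t\omega_t$ is a continuous factor with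
\[
\mathbb P\big(Y_0=1\mid Y_{-T}=\dots=Y_{-1}=0,\ Y_{-T-1}=i\big)=\tfrac p2\big(1+i\rho^{T+1}\big).
\]
This depends on $i$ for every $T$, so $Y$ is not a Markov chain of any order. The memory across a run of zeros decays exponentially but never vanishes. If, in addition, each reported sign is reversed independently with probability $1/3$, then every word of $Y$ is compatible with every sequence of hidden signs, and no finite window of $Y$ reveals a hidden state.
\end{example}

The second example shows what could go wrong, and that aperiodicity cannot be dropped from Theorem~\ref{thm:main}.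

\begin{example}[period two]\label{ex:period}
Let $Y'$ be the stationary chain on $\mathbb Z/2\times\{0,1\}$ that moves from $(i,a)$ to $(i+1,a')$ with probability $p_{i+1}(a')$, where $p_0(1)=\frac13$ and $p_1(1)=\frac23$. It is irreducible with period two. Call $i$ the phase, and let $Y$ be the image of $Y'$ under $(i,a)\mapsto a$. The law of $Y$ is $\frac12(\mu_0+\mu_1)$, where $\mu_i=\bigotimes_t p_{i+t}$. The measures $\mu_i$ have full support, are ergodic for $\sigma^2$, and $\sigma\mu_0=\mu_1$. The frequency of $1$ at even times is $\frac13$ under $\mu_0$ and $\frac23$ under $\mu_1$, so $y$ determines the phases almost surely; the labeling is a measurable isomorphism and $h(Y)=h(Y')$. Suppose that $\Theta$ is a finitary isomorphism from $Y$ to $Y'$, continuous on $\Omega$, and let $\psi(y)$ be the phase of $\Theta(y)_0$. Then $\psi\circ\sigma=\psi+1$ almost everywhere, so $\psi$ is $\sigma^2$-invariant and equals a constant $c_i$ for $\mu_i$-almost every $y$; since $\sigma\mu_0=\mu_1$, we get $c_1=c_0+1$. By continuity $\psi$ is constant on the intersection of $\Omega$ with some cylinder. Both $\mu_0$ and $\mu_1$ charge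 this set, so $c_0=c_1$, a contradiction. Thus $Y$ and $Y'$ are continuous factors of one irreducible chain, with equal entropy, and they are not finitarily isomorphic.
\end{example}

The obstruction here is a piece of hidden information, the phase, that persists forever and is visible only in the whole sequence. An aperiodic chain forgets its state exponentially fast, so nothing of this kind survives, and one guesses that the answer is positive. The difficulty is the one in Example~\ref{ex:sign}: the forgetting that can be \emph{seen in $Y$} is only approximate, while an isomorphism has to match probabilities exactly.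

\subsection{Outline of the proof}

We declare the occurrences of a long word $w$ in $Y$ to be \emph{markers}. They form a $\{0,1\}$-valued process $\omega$, and $Y$ is $\omega$ together with a \emph{filler}. The proof has three parts.
\begin{enumerate}
\item A \emph{marked chain} (Section~\ref{sec:marked}) is a chain whose state forgets its past, up to a factor $e^{\pm\delta}$, across a long marker-free run. The matching theorem (Theorem~\ref{thm:match}, proved in Section~\ref{sec:match}) says that two labeled marked chains with the same marker law and the same entropy, larger than $h(\omega)$, are finitarily isomorphic. The device that absorbs the factors $e^{\pm\delta}$ is a small \emph{reserve}, shown on two-point spaces in Example~\ref{ex:reserve}.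
\item For a suitable $w$ the hidden chain of $Y$ is a marked chain (Section~\ref{sec:word}).
\item There is a finite-state marked chain with the same marker law and entropy less than $h(Y)$ (Section~\ref{sec:small}). Its product with a Bernoulli scheme is a Markov process $Z$ with $h(Z)=h(Y)$.
\end{enumerate}
The matching theorem makes $Y$ finitarily isomorphic to $Z$, and \cite{KS2} applies to $Z$ (Section~\ref{sec:final}).

\section{Tools}\label{sec:tools}

\subsection{Notation and standard facts}

For nonnegative functions $\alpha,\beta$ on a finite set (measures, vectors or matrices), $\alpha\approx_\theta\beta$ means that they have the same support and that $e^{-\theta}\le\alpha/\beta\le e^{\theta}$ on it; $\alpha\propto_\theta\beta$ means $\alpha\approx_\theta c\beta$ for some constant $c>0$. We write $(R\otimes L)(u,v)=R(u)L(v)$, and $\mathbf 1$ for the all-ones vector. The \emph{weight} of a path $x_0,\dots,x_n$ of a chain is $\prod_iP(x_{i-1},x_i)$. For an interval $I\subset\mathbb Z$, $\mathbb P(\xi_I)$ denotes the random variable whose value is the probability of the word that $\xi$ shows on $I$. We use the following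 standard facts.
\begin{itemize}
\item[(F1)] $h(\xi)=\lim_n\frac1nH(\xi_{[1,n]})=\inf_n\frac1nH(\xi_{[1,n]})$, where $H$ is Shannon entropy. Hence $\xi$ has at least $e^{nh(\xi)}$ words of length $n$ of positive probability. Entropy does not increase under factor maps, is additive for independent products, and equals $H(X_1\mid X_0)$ for a stationary Markov chain.
\item[(F2)] (Curtis--Hedlund--Lyndon.) A continuous shift-commuting map from $\Sigma$ to $A^{\mathbb Z}$ has the form $y_t=\varphi(x_{t-k},\dots,x_{t+k})$ for some $k$ and $\varphi$.
\item[(F3)] (Perron--Frobenius.) If $N\ge0$ is a square matrix with an entrywise positive power, there are $\lambda>0$, $\rho\in(0,1)$ and positive vectors $R,L$ with $NR=\lambda R$, $LN=\lambda L$, $L\cdot R=1$ and $N^n=\lambda^n(R\otimes L+O(\rho^n))$.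
\item[(F4)] (Birkhoff.) For an ergodic process and $u\in L^1$, the averages of $u\circ\sigma^t$ over $0\le t\le n$, and over $-n\le t<0$, tend to $\mathbb Eu$ almost surely. Factors of a Markov process are ergodic.
\item[(F5)] (Shannon--McMillan--Breiman.) For an ergodic process $\xi$, $-\frac1n\log\mathbb P(\xi_{[1,n]})\to h(\xi)$ almost surely. The functions $\iota_k=-\log\mathbb P(\xi_0\mid\xi_{-k},\dots,\xi_{-1})$ converge almost surely to a limit $\iota$ with $\mathbb E\iota=h(\xi)$, and $\sup_k\iota_k\in L^1$.
\item[(F6)] A mixing finite-state Markov shift is a K-system: its only factor of entropy zero is the trivial one.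
\end{itemize}

We will apply the entropy theorem to intervals around $0$ whose two endpoints depend on the sequence, so we need a version that is uniform in both endpoints.

\begin{lemma}\label{lem:smb}
Let $\xi$ be an ergodic process. Almost surely, for each $\varepsilon>0$ there is $C<\infty$ with
\[
\big|-\log\mathbb P(\xi_{[-a,b]})-h(\xi)(a+b+1)\big|\le\varepsilon(a+b+1)+C\qquad\text{for all }a,b\ge0 .
\]
\end{lemma}

\begin{proof}
Put $\Delta_n=\sup_{k\ge n}|\iota_k-\iota|$. Then $\Delta_n\downarrow0$ almost surely and, by (F5) and dominated convergence, in $L^1$. By the chain rule,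
\[
-\log\mathbb P(\xi_{[-a,b]})=-\log\mathbb P(\xi_{[-a,-1]})+\sum_{t=0}^{b}\iota_{a+t}\circ\sigma^t .
\]
The first term is $h(\xi)a+o(a)$ by (F5) for the time-reversed process, which is ergodic and has the same block entropies. By (F4), $\sum_{t=0}^b\iota\circ\sigma^t=h(\xi)b+o(b)$, and the second term differs from this sum by at most $\sum_{t=0}^b\Delta_t\circ\sigma^t$, whatever $a$ is, because $\Delta_{a+t}\le\Delta_t$. For each $n$ the terms with $t<n$ are almost surely finite and the others are at most $\Delta_n\circ\sigma^t$, so $\limsup_b\frac1b\sum_{t=0}^b\Delta_t\circ\sigma^t\le\mathbb E\Delta_n$. Letting $n\to\infty$, the total error is $o(a)+o(b)$, and each of the two terms is bounded by $\varepsilon$ times its variable plus a constant.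
\end{proof}

\subsection{Couplings: forests and reserves}

A \emph{coupling} of probabilities $\mu$ on $\mathcal X$ and $\nu$ on $\mathcal Y$ is a probability on $\mathcal X\times\mathcal Y$ with marginals $\mu$ and $\nu$. For finite sets its support is a bipartite graph, and the neighbors of a point are its \emph{partners}. A point $y$ with a single partner determines $x$. The next lemma produces such points by counting alone.

\begin{lemma}[forest]\label{lem:forest}
Let $(\mathcal X,\mu)$, $(\mathcal Y,\nu)$ be finite probability spaces in which every point has positive mass. If they have a coupling supported in $\mathcal R\subset\mathcal X\times\mathcal Y$, they have one, supported in $\mathcal R$, in which at most $|\mathcal X|-1$ points of $\mathcal Y$ have two or more partners.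
\end{lemma}

\begin{proof}
Take a coupling supported in $\mathcal R$ whose support has the fewest edges. A cycle in the support has even length. Adding $+t$ and $-t$ alternately along it preserves the marginals, and with $t$ the smallest mass on the edges to be decreased it deletes an edge. So the support is a forest and has at most $|\mathcal X|+|\mathcal Y|-1$ edges. Every $y$ has degree at least $1$, and $\sum_y(\deg y-1)\le|\mathcal X|-1$.
\end{proof}

A sparse support is rigid: it need not carry a coupling of slightly different marginals. The following example shows the problem and the remedy.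

\begin{example}\label{ex:reserve}
Let $\mu$ and $\nu$ be uniform on $\{1,2\}$ and let $\mathcal R$ be the diagonal. Then $y$ determines $x$, but $\mathcal R$ carries a coupling of $\mu'$ and $\nu'$ only if $\mu'=\nu'$. Now let $\mathcal Y=\{1,2,\diamond\}$ with $\nu=(\frac{1-\kappa}2,\frac{1-\kappa}2,\kappa)$, and relate the \emph{reserve} $\diamond$ to both points:
\[
\mathcal R=\{(1,1),(2,2),(1,\diamond),(2,\diamond)\}.
\]
Given $\mu'$ and $\nu'$, put mass $\nu'(j)$ on $(j,j)$ and the leftover $\mu'(j)-\nu'(j)$ on $(j,\diamond)$. The leftovers add up to $\nu'(\diamond)$, so this is a coupling as soon as $\nu'(j)\le\mu'(j)$ for $j=1,2$. That holds for all $\mu'\approx_\theta\mu$ and $\nu'\approx_\theta\nu$ if $(1-\kappa)e^{2\theta}\le1$. The relation now tolerates errors $e^{\pm\theta}$, and $y$ still determines $x$ outside an event of probability at most $e^\theta\kappa$.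
\end{example}

In the hierarchical construction the reserve is not related to everything, but only to what the previous level allows. There the leftover has to be almost proportional to $\mu$, so that the previous level can couple it with the reserve. This holds when $\theta$ is small compared with $\kappa$.

\begin{lemma}[reserve]\label{lem:reserve}
Let $(\mathcal X,\mu)$, $(\mathcal Y,\nu)$ be finite probability spaces in which every point has positive mass, let $D\subset\mathcal Y$ with $\kappa=\nu(D)\in(0,1)$, let $\zeta$ be a coupling of $\mu$ and $\nu(\cdot\mid D^c)$, and let $0<\theta\le\kappa/6$. For all probabilities $\mu'\approx_\theta\mu$, $\nu'\approx_\theta\nu$ there is a measure $\zeta'$ with the same support as $\zeta$, with second marginal $\nu'|_{D^c}$ and first marginal $\mu'-\nu'(D)\mu''$, where $\mu''$ is a probability and $\mu''\approx_{10\theta/\kappa}\mu$.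
\end{lemma}

\begin{proof}
Put $\zeta'(x,y)=(1-\kappa)\zeta(x,y)\nu'(y)/\nu(y)$. Since $\nu(y\mid D^c)=\nu(y)/(1-\kappa)$ on $D^c$, the second marginal is $\nu'|_{D^c}$. The first marginal $m$ satisfies $m\approx_\theta(1-\kappa)\mu$, hence $m\approx_{2\theta}(1-\kappa)\mu'$. As $2\theta\le\frac13$ we have $e^{2\theta}-1\le2\theta e^{1/3}\le3\theta$, and $1-e^{-2\theta}\le2\theta$. Therefore
\[
\kappa-3\theta\le1-(1-\kappa)e^{2\theta}\le\frac{\mu'-m}{\mu'}\le1-(1-\kappa)e^{-2\theta}\le\kappa+3\theta .
\]
With $u=3\theta/\kappa\le\frac12$, the ratio $(\mu'-m)/(\kappa\mu')$ lies in $[1-u,1+u]$. The total mass of $\mu'-m$ is $1-\nu'(D^c)=\nu'(D)$, which therefore lies in $\kappa[1-u,1+u]$. For $\mu''=(\mu'-m)/\nu'(D)$ we get $|\log(\mu''/\mu')|\le\log\frac{1+u}{1-u}\le u+\frac u{1-u}\le3u=9\theta/\kappa$, and $\mu'\approx_\theta\mu$ with $\theta\le\theta/\kappa$.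
\end{proof}

\section{Marked chains and the matching theorem}\label{sec:marked}

\subsection{Definitions and statement}

\begin{definition}\label{def:marked}
A \emph{marked chain} is a stationary irreducible aperiodic Markov chain $X$ on a finite set $V=V_0\sqcup V_1$, with $V_0,V_1\ne\emptyset$ and transition matrix $P$, such that, with $N=P|_{V_0\times V_0}$, $J_{10}=P|_{V_1\times V_0}$, $J_{01}=P|_{V_0\times V_1}$, there are $\lambda>0$, $\rho\in(0,1)$ and vectors $R,L\ge0$ on $V_0$ with
\[
N^n=\lambda^n\big(R\otimes L+O(\rho^n)\big),\qquad \mathbf c:=J_{10}R>0,\qquad\mathbf l:=LJ_{01}>0,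
\]
the inequalities holding at every point of $V_1$. The states in $V_1$ are the \emph{markers}, and $\omega_t=1[X_t\in V_1]$ is the \emph{marker process}.
\end{definition}

Since $\mathbf c,\mathbf l>0$, the vectors $R$ and $L$ are nonzero. Dividing the identities $N^{n+1}=N\cdot N^n=N^n\cdot N$ by $\lambda^n$ and $N^{2n}=N^nN^n$ by $\lambda^{2n}$ and letting $n\to\infty$ gives $\lambda R\otimes L=(NR)\otimes L=R\otimes(LN)$ and $R\otimes L=(L\cdot R)R\otimes L$, so
\begin{equation}\label{eq:eigen}
NR=\lambda R,\qquad LN=\lambda L,\qquad L\cdot R=1 .
\end{equation}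
The meaning of the definition is best seen on the matrix
\begin{equation}\label{eq:Q}
Q_T=J_{10}N^{T-1}J_{01}=\lambda^{T-1}\big(\mathbf c\otimes\mathbf l+O(\rho^T)\big)
\end{equation}
on $V_1\times V_1$. Its entry $Q_T(u,v)$ is the probability, starting from the marker $u$, that the next $T$ states are not markers and the following state is $v$. Because $\mathbf c$ and $\mathbf l$ are positive, the additive error in \eqref{eq:Q} is a multiplicative error close to $1$: across a long run of zeros of $\omega$, the marker states at the two ends are almost independent.

For a map $F:V\to A$ and a word $d\in A^q$, let $N_d(u,v)$ be the total weight of the paths $u=x_0,x_1,\dots,x_q=v$ in $V_0$ with $F(x_i)=d_i$ for $1\le i\le q$, and put $\kappa_d=\lambda^{-q}LN_dR$. By Lemma~\ref{lem:runs} below, $\kappa_d$ is the limiting probability of seeing $d$ in the middle of a long run of zeros.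

\begin{definition}\label{def:obs}
An \emph{observable} of a marked chain is a map $F:V\to A$ into a finite alphabet such that $F(V_0)\cap F(V_1)=\emptyset$ and $F$ has \emph{small words}: for each $\kappa>0$ there is a word $d$ with $0<\kappa_d\le\kappa$.
\end{definition}

The first condition makes $\omega$ a one-block factor of the process $F(X)=(F(X_t))_t$; we write $\omega(y)$ for the marker sequence of $y\in A^{\mathbb Z}$. The small words will define the reserves.

\begin{example}\label{ex:sign2}
In Example~\ref{ex:sign} take $V_1=\{(\pm1,1)\}$. Then $N^n(i,i')=(1-p)^n(1+ii'\rho^n)/2$, so $X$ is a marked chain with $\lambda=1-p$, $R=\mathbf1$, $L=\frac12\mathbf1$, $\mathbf c=(1-p)\mathbf1$, $\mathbf l=\frac p2\mathbf1$, and $Q_T(i,i')=(1-p)^T\frac p2(1+ii'\rho^{T+1})$ is never exactly of rank one. The identity map is an observable: for $d=(1,0)^q$ one has $\kappa_d=\frac12(\frac{1+\rho}2)^{q-1}$. The map $(i,\omega)\mapsto i\omega$ is not an observable for this choice of markers: it is constant on $V_0$, and $\kappa_d\in\{0,1\}$ for all $d$.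
\end{example}

\begin{theorem}[matching]\label{thm:match}
Let $F,G$ be observables of marked chains $X^F,X^G$ whose marker processes $\omega$ have the same law. Suppose $h(F(X^F))=h(G(X^G))$ and $h:=h(F(X^F))-h(\omega)>0$. Then $Y=F(X^F)$ and $Z=G(X^G)$ are finitarily isomorphic, by a map preserving $\omega$.
\end{theorem}

\subsection{Patterns, fillers and forgetting}

Fix a marked chain and an observable $F$, and let $Y=F(X)$. A \emph{pattern} is a word $s$ over $\{0,1\}$ that begins and ends with $1$ and has positive probability for $\omega$. For a word $f$ over $A$ that begins and ends with letters of $F(V_1)$, let $M_f(u,v)$, for $u,v\in V_1$, be the total weight of the paths $u=x_1,\dots,x_{|f|}=v$ with $F(x_i)=f_i$ for all $i$. The \emph{fillers} of $s$ are the words $f$ with marker word $s$ and $M_f\ne0$. They form a nonempty set $\mathcal F(s)$, and we put $M_s=\sum_{f\in\mathcal F(s)}M_f$. With $\pi_1=\pi|_{V_1}$, for any interval $I$ of length $|s|$,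
\begin{equation}\label{eq:prob}
\mathbb P(Y_I=f)=\pi_1M_f\mathbf1,\qquad\mathbb P(\omega_I=s)=\pi_1M_s\mathbf1 .
\end{equation}
If $s=s_10^{T_1}s_2\cdots0^{T_{k-1}}s_k$ with patterns $s_i$, then splitting paths at the ends of the $s_i$ gives
\begin{equation}\label{eq:factor}
\sum_{f\in\mathcal F(s):\ f|_{s_i}=f_i\ \forall i}M_f=M_{f_1}Q_{T_1}M_{f_2}\cdots Q_{T_{k-1}}M_{f_k},
\end{equation}
where $f|_{s_i}$ is the restriction of $f$ to the positions of $s_i$. If $s$ sits between two long runs, then \eqref{eq:Q} replaces whatever lies to its left by $\mathbf l$ and whatever lies to its right by $\mathbf c$. This suggests the \emph{reference law}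
\[
\mu_s(f)=\frac{\mathbf lM_f\mathbf c}{\mathbf lM_s\mathbf c},\qquad f\in\mathcal F(s),
\]
which has full support because $\mathbf l,\mathbf c>0$. Call a matrix $Q$ on $V_1\times V_1$ \emph{$\delta$-flat} if $Q\propto_{\delta/4}\mathbf c\otimes\mathbf l$.

\begin{lemma}[forgetting]\label{lem:forget}
\begin{itemize}
\item[(a)] If $Q$ is $\delta$-flat and $\alpha,\beta\ge0$ are nonzero vectors, then $\alpha Q\propto_{\delta/4}\mathbf l$ and $Q\beta\propto_{\delta/4}\mathbf c$.
\item[(b)] If $\mathbf l'\propto_{\delta/4}\mathbf l$ and $\mathbf c'\propto_{\delta/4}\mathbf c$, then the probability $f\mapsto\mathbf l'M_f\mathbf c'/\mathbf l'M_s\mathbf c'$ on $\mathcal F(s)$ is $\approx_\delta\mu_s$.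
\end{itemize}
\end{lemma}

\begin{proof}
(a) If $Q\approx_{\delta/4}c\,\mathbf c\otimes\mathbf l$, then $\alpha Q\approx_{\delta/4}c\,(\alpha\cdot\mathbf c)\mathbf l$ and $Q\beta\approx_{\delta/4}c\,(\mathbf l\cdot\beta)\mathbf c$. (b) After rescaling $\mathbf l'$ and $\mathbf c'$, which does not change the ratio, numerator and denominator are each within a factor $e^{\pm\delta/2}$ of $\mathbf lM_f\mathbf c$ and $\mathbf lM_s\mathbf c$.
\end{proof}

A reserve will be the event that a small word appears in the middle of a long run. We place it there so that both the event and its complement leave the run flat. For a word $d$ of length $q$ and $T\ge q+2$, put $T'=\lfloor(T-q)/2\rfloor\ge1$ and say that a run of $T$ zeros \emph{carries $d$} if the letters at its positions $T'+1,\dots,T'+q$ spell $d$. The part of $Q_T$ that comes from such runs is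
\[
Q^d_T=J_{10}N^{T'-1}N_dN^{T-T'-q}J_{01},
\]
and \eqref{eq:factor} holds with $Q_{T_i}$ replaced by $Q^d_{T_i}$, or by $Q_{T_i}-Q^d_{T_i}$, when the sum is restricted to fillers whose $i$th run carries, or does not carry, $d$.

\begin{lemma}\label{lem:runs}
Let $0<\kappa_d<1$ and $\delta>0$. For all large $T$,
\[
Q_T\approx_{\delta/4}\lambda^{T-1}\mathbf c\otimes\mathbf l,\qquad Q^d_T\approx_{\delta/4}\kappa_d\lambda^{T-1}\mathbf c\otimes\mathbf l,\qquad Q_T-Q^d_T\approx_{\delta/4}(1-\kappa_d)\lambda^{T-1}\mathbf c\otimes\mathbf l .
\]
\end{lemma}

\begin{proof}
Since $T-T'-q\ge T'$, inserting the asymptotics of $N^n$ twice gives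
\[
Q^d_T=\lambda^{T-1-q}\big(\mathbf c\otimes L+O(\rho^{T'})\big)N_d\big(R\otimes\mathbf l+O(\rho^{T'})\big)=\lambda^{T-1}\big(\kappa_d\,\mathbf c\otimes\mathbf l+O(\rho^{T'})\big),
\]
with a constant depending on $d$. Together with \eqref{eq:Q}, each of the three matrices is $\lambda^{T-1}$ times a fixed entrywise positive matrix plus an error tending to $0$.
\end{proof}

\section{Proof of the matching theorem}\label{sec:match}

We are in the setting of Theorem~\ref{thm:match}. Patterns are the same for both chains. On the $F$-side we have $\mathcal F(s),\mu_s$, and on the $G$-side we write $\mathcal G(s),\nu_s$; the objects $\mathbf l,\mathbf c,\lambda,\pi,Q,M$ are formed from the chain of the side in question, and we omit superscripts. An \emph{$\omega$-coupling} is a probability on pairs $(y,z)$ whose marginals are the laws of $Y$ and $Z$ and under which $\omega(y)=\omega(z)$ almost surely. It need not be shift-invariant.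

\subsection{Plan}

We construct an $\omega$-coupling under which $y$ is a finitary function of $z$ and $z$ is a finitary function of $y$. Cut $\mathbb Z$ at the zero-runs of $\omega$ of length at least $n_r$; the pieces between them are the blocks of rank $r$, and for $n_0<n_1<\cdots$ they are nested. For each rank $r$ and pattern $s$ we define a relation $\mathcal R_r(s)\subset\mathcal F(s)\times\mathcal G(s)$ of admissible pairs of fillers, finer at each rank, and the coupling will respect all of them.

At odd ranks $z$ should determine most of $y$ on a block, and at even ranks the roles are reversed. Determination comes from Lemma~\ref{lem:forest}, applied to partitions of $\mathcal F(s)$ and $\mathcal G(s)$ chosen so that the number of atoms on the $F$-side, times the size of an atom on the $G$-side, is small. A typical filler has probability about $e^{-h|s|}$ on both sides, so the full fillers give no such gap. To create it, an atom specifies $f$ exactly on an initial part of proportion $1-\eta$, and $g$ on a longer initial part of proportion $1-\eta'$. On the remaining part it records only the atoms of the previous rank,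 which cost $h-a$ per symbol for some $a>0$. There are then about $e^{(h-a\eta)|s|}$ atoms on the $F$-side, and atoms on the $G$-side have size at most about $e^{-h(1-\eta')|s|}$; we need $h\eta'\ll a\eta$.

The true law of a filler given its surroundings is only close to the reference law. So each relation must be robust against small multiplicative errors, and we make it so with a reserve as in Example~\ref{ex:reserve}.

\subsection{Parameters}\label{sub:param}

For $r\ge1$ choose a word $d_r$ of length $q_r$, for $G$ if $r$ is odd and for $F$ if $r$ is even, with $\kappa_r:=\kappa_{d_r}\in(0,\frac1{r+1}]$; this is the size of the reserve at rank $r$. Define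
\[
\theta_0=1,\qquad\theta_r=\frac{\kappa_r\theta_{r-1}}{80},\qquad\delta_r=\frac{\theta_r}2,
\]
the tolerance of the relations and the flatness of the runs at rank $r$. Define the saving $a_r$ per symbol in the count of atoms, the two proportions $\eta_r,\eta_r'$ and the typicality margin $\varepsilon_r$ by $a_0=h$ and
\[
\eta_r=\frac1{4r},\qquad\eta_r'=\frac{a_{r-1}\eta_r}{16h},\qquad\varepsilon_r=\frac{a_{r-1}\eta'_r}8,\qquad a_r=\frac{a_{r-1}\eta_r'}4 .
\]
Then $0<a_r\le a_{r-1}\le h$ and $\eta_r'\le\eta_r/16$. Choose $m_r$ with
\begin{equation}\label{eq:m}
4e^{-a_{r-1}\eta'_rm_r/8}\le1,\qquad e^{-a_{r-1}\eta_rm_r/8}\le\frac1r .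
\end{equation}
All this is fixed in advance. The integers $n_0<n_1<\cdots$ are chosen inductively, subject to two requirements that hold for all large values. The first is:
\begin{itemize}
\item[(N1)] $n_r\ge q_{r+1}+4$, and for all $T\ge n_r$ the relations of Lemma~\ref{lem:runs} hold with $\delta=\delta_r$: the first on both sides, the other two for $d=d_{r+1}$ on its side.
\end{itemize}
In particular these matrices are $\delta_r$-flat. The second requirement, (N2), is stated after Lemma~\ref{lem:nr}. The construction at rank $r$ uses only $n_0,\dots,n_{r-1}$.

\subsection{Blocks and adapted measures}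

Let $\omega\in\{0,1\}^{\mathbb Z}$. A \emph{rank-$r$ run} is a maximal zero-run of length at least $n_r$. An interval $[i,j]$ is a \emph{rank-$r$ block} if $\omega_i=\omega_j=1$, $\omega$ vanishes on $[i-n_r,i-1]$ and on $[j+1,j+n_r]$, and $[i,j]$ contains no $n_r$ consecutive zeros; this depends only on $\omega_{[i-n_r,j+n_r]}$. Call $\omega$ \emph{regular} if all its zero-runs are finite, all its finite subwords have positive probability, and for every $n$ zero-runs of length at least $n$ occur infinitely often in both directions. Almost every $\omega$ is regular, by (F4), since the word $10^T1$ has probability $\pi_1Q_T\mathbf1>0$ for all large $T$ and there are countably many words. For regular $\omega$, rank-$r$ blocks and rank-$r$ runs alternate and partition $\mathbb Z$, and $\omega$ shows a pattern on each block.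

Let $r\ge1$. Cutting a pattern $s$ at all its maximal zero-runs of length at least $n_{r-1}$ gives its \emph{decomposition}
\[
s=s_10^{T_1}s_2\cdots0^{T_{k-1}}s_k,\qquad T_i\ge n_{r-1},
\]
into patterns $s_i$ without such runs. If $s$ is the pattern of a rank-$r$ block of a regular $\omega$, the $s_i$ and $0^{T_i}$ occupy rank-$(r-1)$ blocks and runs, because $n_r>n_{r-1}$. Conversely a rank-$(r-1)$ block meets no rank-$r$ run, so it lies in a rank-$r$ block and is one of its $s_i$. If $k\ge2$, the \emph{reserve} $D(s)$ is the set of fillers whose first run $0^{T_1}$ carries $d_r$; it is a subset of $\mathcal G(s)$ for odd $r$ and of $\mathcal F(s)$ for even $r$, and $\kappa(s)$ denotes its measure under $\nu_s$, respectively $\mu_s$.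

To use the relations of rank $r-1$ inside $s$ we need measures under which the fillers of $s_1,\dots,s_k$ look almost independent, with almost the reference laws. A probability $\mu'$ on $\mathcal F(s)$ is \emph{$\tau$-adapted} if its projection to $\prod_i\mathcal F(s_i)$ has full support and, for every $i$, all conditional laws of $f|_{s_i}$ given $f|_{s_1},\dots,f|_{s_{i-1}}$ are $\approx_\tau\mu_{s_i}$. The same definition applies on $\mathcal G(s)$.

\begin{lemma}\label{lem:adapted}
Let $r\ge1$ and let $s$ be a pattern.
\begin{itemize}
\item[(a)] $\mu_s$ and $\nu_s$ are $\delta_{r-1}$-adapted. If $k\ge2$, so are the conditional laws of $\nu_s$ ($r$ odd), respectively $\mu_s$ ($r$ even), on $D(s)$ and on $D(s)^c$.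
\item[(b)] If $\mu''$ is $\tau$-adapted and $\mu'\approx_\theta\mu''$, then $\mu'$ is $(\tau+2\theta)$-adapted.
\item[(c)] If $k\ge2$, then $\kappa(s)<1$ and $\kappa_r/2\le\kappa(s)\le2\kappa_r$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) By \eqref{eq:factor}, the projected law gives $(f_1,\dots,f_k)$ a mass proportional to $\mathbf lM_{f_1}Q^{(1)}M_{f_2}\cdots Q^{(k-1)}M_{f_k}\mathbf c$, where $Q^{(i)}=Q_{T_i}$, except that $Q^{(1)}$ is $Q^{d_r}_{T_1}$ or $Q_{T_1}-Q^{d_r}_{T_1}$ for the conditional laws. By (N1) at rank $r-1$ all $Q^{(i)}$ are $\delta_{r-1}$-flat, hence entrywise positive, and the $M_{f_i}$ are nonzero, so the mass is positive. The conditional law of $f_i$ given $f_1,\dots,f_{i-1}$ is $\mathbf l'M_{f_i}\mathbf c'/\mathbf l'M_{s_i}\mathbf c'$ with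
\[
\mathbf l'=\mathbf lM_{f_1}Q^{(1)}\cdots M_{f_{i-1}}Q^{(i-1)},\qquad\mathbf c'=Q^{(i)}M_{s_{i+1}}\cdots Q^{(k-1)}M_{s_k}\mathbf c,
\]
read as $\mathbf l$ for $i=1$ and as $\mathbf c$ for $i=k$. Lemma~\ref{lem:forget} applies. (b) The conditional probabilities are ratios of two marginal probabilities, each of which changes by a factor in $e^{\pm\theta}$. (c) $\kappa(s)$ is a ratio $\alpha Q^{d_r}_{T_1}\beta/\alpha Q_{T_1}\beta$, and by (N1) $Q^{d_r}_{T_1}\approx_{\delta_{r-1}/2}\kappa_rQ_{T_1}$ with $e^{\delta_{r-1}/2}\le e^{1/4}<2$. Also $1-\kappa(s)>0$ because $Q_{T_1}-Q^{d_r}_{T_1}$ is positive.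
\end{proof}

\subsection{The relations}\label{sub:rel}

A relation $\mathcal R\subset\mathcal F(s)\times\mathcal G(s)$ is \emph{$\theta$-robust} if all probabilities $\mu'\approx_\theta\mu_s$, $\nu'\approx_\theta\nu_s$ have a coupling supported in $\mathcal R$. For every $r\ge0$ and every pattern $s$ we construct partitions $\widehat{\mathcal F}_r(s)$, $\widehat{\mathcal G}_r(s)$ of $\mathcal F(s)$, $\mathcal G(s)$ and a relation $\mathcal R_r(s)$ such that
\begin{itemize}
\item[(R1)] $\mathcal R_r(s)$ is a union of products of atoms;
\item[(R2)] $\mathcal R_r(s)$ is $\theta_r$-robust;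
\item[(R3)] $|\widehat{\mathcal F}_r(s)|,|\widehat{\mathcal G}_r(s)|\le e^{(h-a_r)|s|}$;
\item[(R4)] for $r\ge1$, $\mathcal R_r(s)\subset\mathcal R^-_r(s):=\{(f,g):(f|_{s_i},g|_{s_i})\in\mathcal R_{r-1}(s_i)\text{ for all }i\}$.
\end{itemize}
At rank $0$ take the trivial partitions and $\mathcal R_0(s)=\mathcal F(s)\times\mathcal G(s)$; (R3) holds since $a_0=h$. Let $r\ge1$ and suppose that rank $r-1$ is done.

\begin{lemma}[gluing]\label{lem:glue}
If $\mu'$ on $\mathcal F(s)$ and $\nu'$ on $\mathcal G(s)$ are $\theta_{r-1}$-adapted, they have a coupling supported in $\mathcal R^-_r(s)$.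
\end{lemma}

\begin{proof}
Choose the pairs $(f_i,g_i)$ successively. Given the earlier pairs, use (R2) at rank $r-1$ to couple, inside $\mathcal R_{r-1}(s_i)$, the $\mu'$-conditional law of $f_i$ given $f_1,\dots,f_{i-1}$ with the $\nu'$-conditional law of $g_i$ given $g_1,\dots,g_{i-1}$. The law of $f_i$ given all earlier pairs depends only on $f_1,\dots,f_{i-1}$, so $(f_1,\dots,f_k)$ has the law prescribed by $\mu'$, and $(g_1,\dots,g_k)$ the law prescribed by $\nu'$ for the same reason. Finally choose $f$ from $\mu'$ conditioned on $(f_i)$ and, independently, $g$ from $\nu'$ conditioned on $(g_i)$.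
\end{proof}

The \emph{product partition} of $\mathcal F(s)$ records the atom of $f|_{s_i}$ in $\widehat{\mathcal F}_{r-1}(s_i)$ for every $i$; likewise for $\mathcal G(s)$. By (R3) at rank $r-1$ it has at most $\prod_ie^{(h-a_{r-1})|s_i|}\le e^{(h-a_{r-1})|s|}$ atoms, and by (R1) at rank $r-1$ the relation $\mathcal R_r^-(s)$ is a union of products of its atoms.

For $0<\eta<1$ let $k(\eta)$ be least such that $s_{k(\eta)}$ ends at a position $\ge(1-\eta)|s|$. The \emph{$\eta$-head} of $s$ is $s^\eta=s_10^{T_1}\cdots s_{k(\eta)}$, of length $\ell^\eta\ge(1-\eta)|s|$. Since $\eta'_r\le\eta_r$, the \emph{short head} $s^{\eta_r}$ is an initial part of the \emph{long head} $s^{\eta_r'}$; see Figure~\ref{fig:block}. The pattern $s$ is \emph{good at rank $r$} if $k\ge2$, $|s|\ge m_r$, and $\ell^\eta\le(1-\eta/2)|s|$ for $\eta\in\{\eta_r,\eta_r'\}$. The last condition leaves a definite proportion of $s$ outside each head.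

\begin{figure}[ht]
\centering
\begin{tikzpicture}[x=0.8cm,y=0.8cm]
\draw (-1.6,0)--(13,0);
\foreach \a/\b/\n in {0/1.6/1,3/4.8/2,5.6/7.2/3,8/9.4/4,10.2/11.4/5}{
\draw[fill=gray!30] (\a,-0.25) rectangle (\b,0.25);
\node at ({(\a+\b)/2},0) {$s_{\n}$};}
\draw[fill=white] (2,-0.15) rectangle (2.6,0.15);
\node at (2.3,0.55) {$d_r$?};
\node at (-0.9,0.4) {$\ge n_r$};
\node at (12.3,0.4) {$\ge n_r$};
\draw[thick] (0,-0.55)--(0,-0.75)--(7.2,-0.75)--(7.2,-0.55);
\node at (3.6,-1.05) {short head $s^{\eta_r}$: $f$ recorded exactly};
\draw[thick] (0,-1.4)--(0,-1.6)--(9.4,-1.6)--(9.4,-1.4);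
\node at (4.7,-1.9) {long head $s^{\eta'_r}$: $g$ recorded exactly};
\end{tikzpicture}
\caption{A rank-$r$ block for odd $r$, between two zero-runs of length at least $n_r$. Shaded: its rank-$(r-1)$ blocks $s_i$, separated by zero-runs of length at least $n_{r-1}$. An atom records the filler exactly on the head of its side and only the atoms of rank $r-1$ on the later $s_i$. The reserve is the event that $g$ shows the word $d_r$ in the middle of the first run.}
\label{fig:block}
\end{figure}

\medskip\noindent\emph{Patterns that are not good.} Take the product partitions and $\mathcal R_r(s)=\mathcal R_r^-(s)$. Then (R1), (R3) and (R4) hold by the remarks above. If $\mu'\approx_{\theta_r}\mu_s$ and $\nu'\approx_{\theta_r}\nu_s$, both are adapted with constant $\delta_{r-1}+2\theta_r\le\theta_{r-1}$ by Lemma~\ref{lem:adapted}, and Lemma~\ref{lem:glue} gives (R2).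

\medskip\noindent\emph{Good patterns: partitions.} Let $r$ be odd. For even $r$ the construction is the same with the two sides exchanged throughout; the reserve is then on the $F$-side, as arranged in Section~\ref{sub:param}, and (R1)--(R4) are symmetric in the two sides. Write $\eta=\eta_r$, $\eta'=\eta_r'$, $\varepsilon=\varepsilon_r$, $a=a_{r-1}$, $D=D(s)$. The $F$-side uses the short head and the $G$-side the long head. A filler $u$ of $s^\eta$ is \emph{typical} if its probability $\bar\mu(u)$ under the marginal of $\mu_s$ on $s^\eta$ lies in $[e^{-(h+\varepsilon)\ell^\eta},e^{-(h-\varepsilon)\ell^\eta}]$; there are at most $e^{(h+\varepsilon)\ell^\eta}$ of these. Typical fillers of $s^{\eta'}$ on the $G$-side are defined with $\nu_s$ and $\ell^{\eta'}$. The atom $\hat f$ of $f$ in $\widehat{\mathcal F}_r(s)$ records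
\begin{itemize}
\item if $f|_{s^\eta}$ is typical: the word $f|_{s^\eta}$ and the atoms of $f|_{s_i}$ in $\widehat{\mathcal F}_{r-1}(s_i)$ for $i>k(\eta)$;
\item otherwise: the fact that $f|_{s^\eta}$ is not typical and the atom of $f$ in the product partition.
\end{itemize}
The atom $\hat g$ of $g$ in $\widehat{\mathcal G}_r(s)$ records the same data for the long head, and also whether $g\in D$. Both partitions refine the product partitions. For $\eta^*\in\{\eta,\eta'\}$ and $\ell=\ell^{\eta^*}$ we have $|s|-\ell\ge\eta^*|s|/2$ and $\varepsilon\le a\eta^*/8$, so
\[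
(h+\varepsilon)\ell+(h-a)(|s|-\ell)\le\big(h+\varepsilon-\tfrac12a\eta^*\big)|s|\le\big(h-\tfrac38a\eta^*\big)|s| .
\]
Adding the at most $e^{(h-a)|s|}$ atoms of the second kind and using $|s|\ge m_r$ and \eqref{eq:m},
\begin{equation}\label{eq:count}
|\widehat{\mathcal F}_r(s)|\le2e^{(h-3a\eta/8)|s|}\le e^{(h-a\eta/4)|s|},\qquad|\widehat{\mathcal G}_r(s)|\le4e^{(h-3a\eta'/8)|s|}\le e^{(h-a\eta'/4)|s|}.
\end{equation}
Since $a_r=a\eta'/4\le a\eta/4$, this gives (R3).

\medskip\noindent\emph{Good patterns: the relation.} By Lemmas~\ref{lem:adapted}(a) and~\ref{lem:glue} there is a coupling of $\mu_s$ and $\nu_s(\cdot\mid D^c)$ supported in $\mathcal R^-_r(s)$. Project it to pairs $(\hat f,\hat g)$ of atoms with $\hat g\subset D^c$. As $\mathcal R_r^-(s)$ is a union of products of atoms, the projection is supported on pairs with $\hat f\times\hat g\subset\mathcal R_r^-(s)$. Lemma~\ref{lem:forest} gives a coupling $\zeta_s$ of the projected measures, supported on such pairs, in which fewer than $|\widehat{\mathcal F}_r(s)|$ atoms $\hat g\subset D^c$ have two or more partners. Put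
\[
\mathcal R_r(s)=\{(f,g)\in\mathcal R_r^-(s):\ g\in D\ \text{ or }\ \zeta_s(\hat f,\hat g)>0\}.
\]
(R4) holds by definition, and (R1) holds because $D$ is a union of atoms.

\medskip\noindent\emph{Good patterns: robustness.} Let $\theta=\theta_r$, $\kappa=\kappa(s)$, $\mu'\approx_\theta\mu_s$, $\nu'\approx_\theta\nu_s$. The measure $\zeta(f,g)=\zeta_s(\hat f,\hat g)\mu_s(f\mid\hat f)\nu_s(g\mid\hat g)$, $g\in D^c$, is a coupling of $\mu_s$ and $\nu_s(\cdot\mid D^c)$ supported in $\mathcal R_r(s)$. By Lemma~\ref{lem:adapted}(c), $\theta/\kappa\le2\theta_r/\kappa_r=\theta_{r-1}/40\le1/6$. So Lemma~\ref{lem:reserve} gives a measure $\zeta'$ supported in $\mathcal R_r(s)$ with marginals $\mu'-\nu'(D)\mu''$ and $\nu'|_{D^c}$, where $\mu''\approx_{10\theta/\kappa}\mu_s$. By Lemma~\ref{lem:adapted}(a),(b), $\mu''$ is adapted with constant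
\[
20\theta/\kappa+\delta_{r-1}\le\tfrac12\theta_{r-1}+\tfrac12\theta_{r-1}=\theta_{r-1},
\]
and $\nu'(\cdot\mid D)\approx_{2\theta}\nu_s(\cdot\mid D)$ is adapted with constant $4\theta+\delta_{r-1}\le\theta_{r-1}$. By Lemma~\ref{lem:glue} these two measures have a coupling $\zeta''$ supported in $\mathcal R_r^-(s)\cap(\mathcal F(s)\times D)\subset\mathcal R_r(s)$. Then $\zeta'+\nu'(D)\zeta''$ is a coupling of $\mu'$ and $\nu'$ supported in $\mathcal R_r(s)$, which proves (R2) and completes the step.

\subsection{Most fillers have one partner}

Let $r$ be odd and $s$ good at rank $r$. Call $g\in D(s)^c$ \emph{exclusive} if $\hat g$ has exactly one partner for $\zeta_s$. The following statement holds for even $r$ with the sides exchanged.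

\begin{lemma}\label{lem:excl}
The set of $g\in D(s)^c$ that have a typical head and are not exclusive has $\nu_s$-measure at most $1/r$.
\end{lemma}

\begin{proof}
With the notation above, at most $e^{(h-a\eta/4)|s|}$ atoms in $D^c$ are not exclusive, by \eqref{eq:count}. An atom with a typical head fixes the word on $s^{\eta'}$, so its measure is at most $e^{-(h-\varepsilon)\ell^{\eta'}}\le e^{-(h-\varepsilon)(1-\eta')|s|}$. Since $h\eta'=a\eta/16$ and $\varepsilon=a\eta'/8\le a\eta/128$, the product of the two bounds is at most $e^{(-a\eta/4+h\eta'+\varepsilon)|s|}\le e^{-a\eta|s|/8}\le1/r$ by \eqref{eq:m}.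
\end{proof}

\subsection{Choice of the run lengths}

The construction is useful only if the origin is likely to lie in the short head of a good block with typical fillers. This is achieved by taking $n_r$ large, which makes rank-$r$ blocks long compared with everything at rank $r-1$. For a pair $(y,z)$ with $\omega(y)=\omega(z)$, let $\mathcal E_r$ be the event that $0$ lies in a rank-$r$ block whose pattern $s$ is good at rank $r$, that $0$ lies in the short head, and that $y$ and $z$ are typical on the heads of their sides.

\begin{lemma}\label{lem:nr}
Let $r\ge1$ and let $n_0,\dots,n_{r-1}$ be fixed. Then $\limsup_{n_r\to\infty}\sup_\Gamma\Gamma(\mathcal E_r^c)\le\eta_r$, the supremum being over all $\omega$-couplings $\Gamma$.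
\end{lemma}

\begin{proof}
We bound the probabilities of four events whose union contains $\mathcal E_r^c$. Each of them concerns $y$ alone or $z$ alone, so the bound is the same for all $\Gamma$. Let $\omega$ be regular.

\emph{Long blocks.} Fix $b$. Once $n_r$ exceeds the lengths of all zero-runs that meet $[-b,b]$, this interval meets no rank-$r$ run and so lies in a rank-$r$ block. Thus for large $n_r$ the origin lies in a rank-$r$ block $[i,j]$, and $i\to-\infty$, $j\to\infty$ as $n_r\to\infty$. Let $s$ be its pattern.

\emph{First event: $0$ is not in a good block.} For large $n_r$ we have $|s|\ge m_r$, and $k\ge2$ because $[i,j]$ contains a rank-$(r-1)$ run. Let $b_t<\infty$ be the length of the rank-$(r-1)$ block or run that contains $t$, and choose $B$ with $\mathbb P(b_0>B)<\eta_r'/16$. By (F4) on both half-lines, almost surely for large $n_r$ the fraction of $t\in[i,j]$ with $b_t>B$ is less than $\eta'_r/8$. A piece $s_\iota$ or $0^{T_\iota}$ of $s$ of length greater than $B$ consists of such $t$, so all pieces have length at most $\max(B,\eta'_r|s|/8)=\eta_r'|s|/8$ for large $|s|$. For $\eta\in\{\eta_r,\eta'_r\}$,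 the piece $s_{k(\eta)-1}$, if there is one, ends before position $(1-\eta)|s|$, and two more pieces complete the head. So $\ell^\eta\le(1-\eta)|s|+\eta'_r|s|/4\le(1-\eta/2)|s|$. Hence almost surely $s$ is good for all large $n_r$, and the probability of this event tends to $0$.

\emph{Second event: $0$ is in a rank-$r$ block, outside its short head.} By stationarity the probability $p_s$ that $[i,i+|s|-1]$ is a rank-$r$ block with pattern $s$ does not depend on $i$, and $\sum_s|s|p_s\le1$. The event has probability $\sum_s(|s|-\ell^{\eta_r})p_s\le\eta_r$.

\emph{Third event: $0$ is in the short head of a good block and $y$ is not typical on its head.} Let the head used on the $F$-side occupy $[i,j']\ni0$, with pattern $\varsigma$, length $\ell$ and filler $u=y_{[i,j']}$. As $s$ is good, $\ell<|s|$, so inside $s$ the head is followed by a run of length $T\ge n_{r-1}$. By \eqref{eq:factor}, $\bar\mu(u)=\mathbf lM_u\mathbf c'/\mathbf lM_\varsigma\mathbf c'$ with $\mathbf c'=Q_T\beta$ for some nonzero $\beta\ge0$, and Lemma~\ref{lem:forget} shows that $\bar\mu(u)$ is within a factor $e^{\pm\delta_{r-1}}$ of $\mathbf lM_u\mathbf c/\mathbf lM_\varsigma\mathbf c$.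 Since $\pi_1,\mathbf l,\mathbf c$ are positive vectors on the finite set $V_1$, there is $C_0$, depending only on the chain, such that $\pi_1M\mathbf1$ and $\mathbf lM\mathbf c$ are within a factor $C_0^{\pm1}$ of each other for all $M\ge0$. By \eqref{eq:prob},
\[
\big|-\log\bar\mu(u)+\log\mathbb P(Y_{[i,j']})-\log\mathbb P(\omega_{[i,j']})\big|\le1+2\log C_0 .
\]
Lemma~\ref{lem:smb} for $Y$ and for $\omega$, with $\varepsilon_r/4$, gives $|-\log\bar\mu(u)-h\ell|\le\frac12\varepsilon_r\ell+C$, where $C$ is almost surely finite and does not depend on $n_r$. As $\ell\ge|s|/2\to\infty$, almost surely this event fails for all large $n_r$, and its probability tends to $0$.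

\emph{Fourth event: the same for $z$.} The argument is the same, because $h(Z)-h(\omega)=h$ and the short head lies in both heads.
\end{proof}

Since $\eta_r<1/r$, we can impose:
\begin{itemize}
\item[(N2)] for $r\ge1$, $\Gamma(\mathcal E_r^c)\le1/r$ for every $\omega$-coupling $\Gamma$.
\end{itemize}
From now on all $n_r$ and all relations are fixed.

\subsection{A coupling that respects all relations}

Let $\Omega_r$ be the set of $(y,z)$ with $\omega(y)=\omega(z)$ such that $(y_{[i,j]},z_{[i,j]})\in\mathcal R_r(s)$ for every rank-$r$ block $[i,j]$ of $\omega(y)$ on which $\omega(y)$ shows a pattern $s$. Each condition involves finitely many coordinates, so $\Omega_r$ is an intersection of clopen sets, hence closed.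

\begin{lemma}\label{lem:Gamma}
There is an $\omega$-coupling $\Gamma$ with $\Gamma(\Omega_r)=1$ for all $r$.
\end{lemma}

\begin{proof}
Fix $r$ and $m$. Choose a word $\omega_{[-m,m]}$ with the common law of the marker processes. Suppose it contains at least two zero-runs of length $\ge n_r$ that are bounded on both sides by ones inside $[-m,m]$. Cut the part between its first and last $1$ at all such runs: $s_00^{T_1}s_1\cdots s_k0^{T_{k+1}}s_{k+1}$ with $k\ge1$. Given $\omega_{[-m,m]}$, the fillers $(f_1,\dots,f_k)$ that $Y$ shows on $s_1,\dots,s_k$ have probability proportional to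
\[
\alpha Q_{T_1}M_{f_1}Q_{T_2}\cdots M_{f_k}Q_{T_{k+1}}\beta
\]
with nonzero $\alpha,\beta\ge0$. The $Q_{T_i}$ are $\delta_r$-flat, so by Lemma~\ref{lem:forget} the conditional law of $f_i$ given $f_1,\dots,f_{i-1}$ is $\approx_{\delta_r}\mu_{s_i}$; on the $G$-side the corresponding law is $\approx_{\delta_r}\nu_{s_i}$. Since $\delta_r\le\theta_r$, (R2) lets us choose the pairs $(f_i,g_i)\in\mathcal R_r(s_i)$ successively, with the correct laws on both sides, as in the proof of Lemma~\ref{lem:glue}. Then choose $y$ from the law of $Y$ conditioned on $\omega_{[-m,m]}$ and $(f_i)$, and independently $z$ from the law of $Z$ conditioned on $\omega_{[-m,m]}$ and $(g_i)$. If there are fewer than two such runs, condition on $\omega_{[-m,m]}$ only. This defines a coupling $\Gamma_{r,m}$ of the laws of $Y$ and $Z$ with $\omega(y)=\omega(z)$ on $[-m,m]$.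

Fix $[i,j]$. If $[i,j]$ is a rank-$r$ block of $\omega(y)$ and the two adjacent maximal zero-runs are bounded by ones inside $[-m,m]$, then $[i,j]$ carries one of $s_1,\dots,s_k$ and the condition at $[i,j]$ holds. So the $\Gamma_{r,m}$-probability that it fails is at most the probability that $\omega$ has no $1$ in $[-m,i-1]$ or none in $[j+1,m]$, which tends to $0$ as $m\to\infty$. The space of pairs is compact and metrizable. A weak limit $\Gamma_r$ of $\Gamma_{r,m}$ along a subsequence has the same marginals and gives each of the countably many clopen conditions probability $1$, so $\Gamma_r(\Omega_r)=1$.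

If $\omega(y)$ is regular and $(y,z)\in\Omega_r$ with $r\ge1$, then $(y,z)\in\Omega_{r-1}$ by (R4), since every rank-$(r-1)$ block is a piece $s_i$ of a rank-$r$ block. Hence $\Gamma_r(\Omega_{r'})=1$ for $r'\le r$. Let $\Gamma$ be a weak limit of the $\Gamma_r$ along a subsequence. The sets $\Omega_{r'}$ are closed, so $\Gamma(\Omega_{r'})=1$ for all $r'$.
\end{proof}

\subsection{The codes}

The coupling $\Gamma$ comes from a compactness argument and need not be shift-invariant. The codes are therefore defined from the relations, which are the same at every position, and $\Gamma$ only serves to show that they are inverse to each other.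

Say that \emph{$z$ determines coordinate $t$ at rank $r$} if $t$ lies in a rank-$r$ block $[i,j]$ of $\omega(z)$ with pattern $s$, the set $\{f\in\mathcal F(s):(f,z_{[i,j]})\in\mathcal R_r(s)\}$ is nonempty, and all its members show the same letter at the position of $t$. That letter is the \emph{determined value}. The notion is shift-equivariant. If $(y,z)\in\Omega_r$, then $y_{[i,j]}$ belongs to the set, so the determined value is $y_t$.

Let $r$ be odd and $(y,z)\in\Omega_r\cap\mathcal E_r$, let $[i,j]\ni0$ be the rank-$r$ block, with pattern $s$, and suppose that $g=z_{[i,j]}$ lies in $D(s)^c$ and is exclusive. Every $f$ with $(f,g)\in\mathcal R_r(s)$ lies in the unique partner of $\hat g$, which is thus the atom of $y_{[i,j]}$. As $y$ is typical on the short head, this atom fixes $f$ on the short head, which contains $0$. So $z$ determines coordinate $0$ at rank $r$. It remains to bound the probability that $0$ lies in a good block and $g$ is either in $D(s)$, or in $D(s)^c$ with a typical head but not exclusive. Given that $[i,j]$ is a rank-$r$ block with pattern $s$ and that the adjacent runs have lengths $T_-,T_+\ge n_r$,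 the law of $g$ is proportional to $\pi_1Q_{T_-}M_gQ_{T_+}\mathbf1$, so it is $\approx_{\delta_r}\nu_s$ by Lemma~\ref{lem:forget}. By (N2) and Lemmas~\ref{lem:adapted}(c) and~\ref{lem:excl},
\begin{equation}\label{eq:final}
\Gamma(z\text{ does not determine coordinate }0\text{ at rank }r)\le\frac1r+e^{\delta_r}\Big(2\kappa_r+\frac1r\Big),
\end{equation}
which tends to $0$ as $r\to\infty$ through odd values.

The event in \eqref{eq:final} concerns $z$ alone. So almost every $z$ determines coordinate $0$ at some rank, and by stationarity of $Z$ almost every $z$ determines every coordinate $t$ at some rank. Let $\Omega^G$ be the shift-invariant set of full measure of all $z$ with this property and with $\omega(z)$ regular. For $z\in\Omega^G$ let $\Phi(z)_t$ be the determined value at the smallest rank $r(z,t)$ that determines $t$. Then $\Phi$ commutes with $\sigma$. For each $r'\le r(z,t)$, either $t$ lies in a rank-$r'$ run, which is visible in $z_{[t-n_{r'},t+n_{r'}]}$, or it lies in a rank-$r'$ block $[i,j]$, and then $z_{[i-n_{r'},j+n_{r'}]}$ shows the block, whether $t$ is determined at rank $r'$, and the determined value. So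 a finite window of $z$ fixes $r(z,t)$ and $\Phi(z)_t$, and $\Phi$ is continuous on $\Omega^G$. Since $\Gamma(\bigcap_r\Omega_r)=1$, we have $y=\Phi(z)$ for $\Gamma$-almost every $(y,z)$.

Exchanging the sides and using even $r$ gives a shift-commuting map $\Psi$, continuous on an invariant set of full measure, with $z=\Psi(y)$ for $\Gamma$-almost every $(y,z)$. As the marginals of $\Gamma$ are the laws of $Y$ and $Z$, the map $\Phi$ carries the law of $Z$ to that of $Y$, $\Psi$ carries the law of $Y$ to that of $Z$, $\Psi\Phi=\mathrm{id}$ and $\Phi\Psi=\mathrm{id}$ almost everywhere, and both maps preserve $\omega$. This proves Theorem~\ref{thm:match}. \qed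

\begin{remark}
The equality of the marker laws is used to start the coupling in Lemma~\ref{lem:Gamma}. The equality of the entropies makes typical heads likely on both sides with the same $h$ (Lemma~\ref{lem:nr}), and Lemma~\ref{lem:excl} compares the two sides through this $h$. The hypothesis $h>0$ provides the initial saving $a_0$, of which each rank passes a fixed fraction to the next. Small words are needed because the term $2\kappa_r$ in \eqref{eq:final} must tend to $0$.
\end{remark}

\section{A word whose occurrences are markers}\label{sec:word}

Let $Y$ be a continuous factor of a Markov process $X$ with $h_Y:=h(Y)>0$. A \emph{$j$-path} is a walk with $j$ vertices. For every $j$ the process of $j$-paths of $X$ is again a Markov process: its states are the finitely many $j$-paths, and any two of them are joined by walks of every large length because a power of $P$ is positive. By (F2), after passing to such a process we may assume that $Y_t=\varphi(X_t)$ for a map $\varphi:V\to A$. Fix $k_0\ge1$ with $P^{k_0}>0$; then $P^{k_0+1}=PP^{k_0}>0$ too.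

Markers must be visible in $Y$, so we take the occurrences of a word $w$ of length $m$. Let $\widehat X_t=(X_{t-m+1},\dots,X_t)$ be the chain on the set $\widehat V$ of $m$-paths, let $V_1$ be the set of $m$-paths with label $w$, and $V_0=\widehat V\setminus V_1$. The matrix $N$ then describes walks that avoid $w$, and forbidding a word can destroy irreducibility.

\begin{example}\label{ex:01}
Let $X=Y$ be fair coin tossing on $\{0,1\}$ and $w=01$. Then $V_0=\{11,10,00\}$, with loops at $11$ and $00$ and the transitions $11\to10\to00$. There are $n-1$ paths of $n$ steps from $11$ to $00$, so the largest entry of $N^n$ is $(n-1)2^{-n}$ for $n\ge2$. This is not asymptotic to $c\lambda^n$ with $c>0$, and $(\widehat X,V_1)$ is not a marked chain.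
\end{example}

We choose $w$ so that one can always steer clear of it. Two properties suffice: long parts of $w$ have no short period, so that near-occurrences of $w$ cannot be close to each other; and any two vertices are joined by a short path whose label does not occur in $w$. A word $v$ has \emph{period} $d$ if $v_{i+d}=v_i$ whenever both letters are defined.

\begin{lemma}\label{lem:w}
For all large $K$, with $m=K^2$, there is a word $w$ of length $m$ with $0<\mathbb P(Y_{[1,m]}=w)\le e^{-h_Ym/2}$ such that
\begin{itemize}
\item[(a)] no subword of $w$ of length $\ge m-3K$ has a period $d\in[1,2K]$;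
\item[(b)] for all $v,v'\in V$ there is a walk $v=x_0,x_1,\dots,x_K=v'$ whose label $\varphi(x_1)\cdots\varphi(x_K)$ is not a subword of $w$.
\end{itemize}
\end{lemma}

\begin{proof}
A word of length $m$ that violates (a) has a subword of length exactly $m-3K$ with a period $d\le2K$. It is determined by the starting place of the subword, by $d$, by the first $d$ letters of the subword and by the $3K$ letters outside it. So there are at most $(3K+1)(2K)|A|^{5K}$ such words, and those among them with probability $\le e^{-h_Ym/2}$ have total probability at most $(3K+1)(2K)|A|^{5K}e^{-h_YK^2/2}\to0$. By (F5) the words of probability $\le e^{-h_Ym/2}$ have total probability tending to $1$. Hence for large $K$ one of them has positive probability and satisfies (a).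

Property (b) holds for every word of length $m$. Let $n=K-2k_0$. By (F1) there are at least $e^{h_Yn}$ words $u$ of length $n$ that are labels of $n$-paths $x_1',\dots,x_n'$. Join $v$ to $x_1'$ in $k_0$ steps and $x_n'$ to $v'$ in $k_0+1$ steps; the total is $k_0+(n-1)+(k_0+1)=K$ steps, and the label shows $u$ at places $k_0,\dots,k_0+n-1$. So the $K$-step walks from $v$ to $v'$ have at least $e^{h_Y(K-2k_0)}>K^2=m$ distinct labels for large $K$, while $w$ has at most $m$ subwords of length $K$.
\end{proof}

Fix such $K\ge10$ and $w$, so that $m\ge10K$. Put $\omega_t=1[\widehat X_t\in V_1]$ and $F(\widehat X_t)=(\varphi(X_t),\omega_t)$. Since $\omega_t$ is a function of $Y_{[t-m+1,t]}$, the processes $F(\widehat X)$ and $Y$ are isomorphic by sliding block codes in both directions.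

\begin{proposition}\label{prop:marked}
$(\widehat X,V_1)$ is a marked chain and $F$ is an observable of it.
\end{proposition}

\begin{proof}
We describe paths of $\widehat X$ by walks $(x_t)$ on $V$ with labels $y_t=\varphi(x_t)$, and write $(a,b]$ for the set of integers $t$ with $a<t\le b$. The state at time $e$ is a marker exactly when the label on $(e-m,e]$ is $w$. A \emph{barrier} from $v$ to $v'$ is a walk as in Lemma~\ref{lem:w}(b); it \emph{occupies} $(t,t+K]$ if it is $x_t,\dots,x_{t+K}$. We use repeatedly:
\begin{itemize}
\item[(B)] if an interval contains the interval occupied by a barrier, its label is not a subword of $w$.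
\end{itemize}
A state \emph{leads to} another if there is a path of $\widehat X$ of length $\ge1$ from the first to the second whose intermediate states lie in $V_0$. The state at time $t$ is \emph{free} if for no $i\in[1,K]$ the label on $(t-m+i,t]$ equals $w_1\cdots w_{m-i}$. From a free state, no continuation completes an occurrence of $w$ within $K$ steps.

Fix $v^*\in V$ and a barrier from $v^*$ to $v^*$, let $\gamma=(x_1,\dots,x_K)$ be its last $K$ vertices, and let $b=\gamma^K$, an $m$-path ending at $v^*$. If the state at time $t$ is $b$, a barrier occupies $(t-K,t]$, so by (B) $b\in V_0$ and $b$ is free. We show that $b$ is a hub for the walks that avoid $w$.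

\emph{Step 1: along any path, the state at $t$ or the state at $t+K$ is free, and states of $V_1$ are free.} Suppose that prefixes of $w$ of lengths $m-i$ and $m-i'$, with $i,i'\in[1,K]$, end at $t$ and $t+K$. Their starting points differ by $d=K+i'-i\in[1,2K-1]$. With $a=t-m+i$ we have $y_{a+j}=w_j$ for $1\le j\le m-i$ and $y_{a+d+j}=w_j$ for $1\le j\le m-i'$, so $w_{j+d}=w_j$ for $1\le j\le m-i-d=m-K-i'$. The prefix of length $m-i\ge m-K$ has period $d$, contradicting (a). If $w$ and its prefix of length $m-i$ both end at $t$, then $w$ has period $i\le K$, again contradicting (a).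

\emph{Step 2: every free state leads to $b$, in $(n+1)K$ steps for any $n\ge K$.} From a free state at time $t$ ending at $v$, follow a barrier from $v$ to $v^*$ and then $\gamma^n$; the last state is $b$. By freeness $w$ does not end at $t+i$ for $1\le i\le K$. For $i>K$ let $j=\lfloor i/K\rfloor$. A barrier occupies $(t+(j-1)K,t+jK]$, and this interval lies in $(t+i-m,t+i]$ because $jK\le i$ and $(j-1)K>i-2K\ge i-m$. So (B) applies.

\emph{Step 3: $b$ lies on cycles in $V_0$ of coprime lengths.} Step 2 gives a cycle of length $(K+1)K$. Alternatively, from $b$ at time $0$ follow an edge $v^*\to v_1$, a barrier from $v_1$ to $v^*$ on $(1,1+K]$, and $\gamma^K$; the length is $(K+1)K+1$. For $1\le e\le K$ the interval $(e-m,e]$ contains $(-K,0]$. For $e\ge K+1$ let $j\ge1$ be largest with $1+jK\le e$; then $1+(j-1)K>e-2K\ge e-m$, so $(e-m,e]$ contains $(1+(j-1)K,1+jK]$. In both cases (B) applies.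

\emph{Step 4: $b$ leads to every state $\varsigma$ on a cycle in $V_0$.} Unroll the cycle to a bi-infinite walk $x$ whose labels $y$ avoid $w$, with $(x_{-m+1},\dots,x_0)=\varsigma$. We want to enter this walk from a barrier, and the danger is that the end of the barrier and the beginning of the walk together spell $w$. Call $t$ \emph{bad} if $y_{t+1}\cdots y_{t+m-a}=w_{a+1}\cdots w_m$ for some $a\in[1,K-1]$. Suppose that $t$ and $t+K$ are bad, with $a$ and $a'$. At time $t+K+i$, $1\le i\le m-a-K$, we read $w_{a+K+i}=w_{a'+i}$. With $d=K+a-a'\in[2,2K-2]$ this says $w_{j+d}=w_j$ for $a'+1\le j\le m-d$, so the suffix $w_{a'+1}\cdots w_m$, of length $>m-K$, has period $d$, contradicting (a). Choose $t\in\{-m-K,-m\}$ that is not bad. Start in $b$ at time $t-K$, follow a barrier from $v^*$ to $x_t$ on $(t-K,t]$, and then $x_{t+1},\dots,x_0$. The last state is $\varsigma$ since $t\le-m$. Let $t-K<e\le0$. If $e<t$, then $(e-m,e]$ contains $(t-2K,t-K]$, and if $e\ge t$ and $e-m\le t-K$ it contains $(t-K,t]$; (B) applies to both. If $e-m\ge t$, the interval lies in the part taken from $x$, where $w$ does not occur. If $t-K<e-m<t$, put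 $a=t-(e-m)\in[1,K-1]$; an occurrence of $w$ on $(e-m,e]$ would give $y_{t+1}\cdots y_{t+m-a}=w_{a+1}\cdots w_m$ and make $t$ bad.

\emph{Step 5: $b$ leads to every $(p_1,\dots,p_m)\in V_1$.} Let $x_0$ be a predecessor of $p_1$. Start in $b$ at time $-K$, follow a barrier from $v^*$ to $x_0$ on $(-K,0]$, and then $p_1,\dots,p_m$ at times $1,\dots,m$. Let $-K<e<m$. If $e<0$, then $(e-m,e]$ contains $(-2K,-K]$, and if $e\ge0$ and $e-m\le-K$ it contains $(-K,0]$. Otherwise $e-m=-a$ with $a\in[1,K-1]$, and an occurrence of $w$ on $(-a,m-a]$ would give $w_{j+a}=y_j=w_j$ for $1\le j\le m-a$, so that $w$ has period $a$, contradicting (a).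

\emph{Step 6: the asymptotics of $N^n$.} Let $C$ be the set of states of $V_0$ that lead to $b$ and are led to by $b$; it contains $b$. A state on a cycle in $V_0$ is free or reaches a free state after $K$ steps along the cycle (Step 1), so it leads to $b$ (Step 2), and $b$ leads to it (Step 4). Hence all states on cycles in $V_0$ lie in $C$, and $N_C=N|_{C\times C}$ is irreducible and aperiodic (Step 3), so that it has a positive power. A path in $V_0$ visits each state outside $C$ at most once, and its visits to $C$ are consecutive, because a state between two visits belongs to $C$. So for $n\ge2|V_0|$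
\[
N^n=\sum_{0\le i,j\le|V_0|}U_i\,N_C^{\,n-i-j}\,U'_j,
\]
where $U_i(u,c)$ is the weight of the $i$-step paths in $V_0$ from $u$ to $c\in C$ with no earlier state in $C$, and $U'_j(c,v)$ the weight of the $j$-step paths in $V_0$ from $c\in C$ to $v$ with no later state in $C$. By (F3), $N_C^k=\lambda^k(R_C\otimes L_C+O(\rho^k))$ with $R_C,L_C>0$. Therefore $N^n=\lambda^n(R\otimes L+O(\rho^n))$ with $R=\sum_i\lambda^{-i}U_iR_C$ and $L=\sum_j\lambda^{-j}L_CU'_j$. These vectors equal $R_C$, $L_C$ on $C$; $R(u)>0$ exactly when there is a path in $V_0$ from $u$ into $C$, and $L(v)>0$ exactly when there is a path in $V_0$ from $C$ to $v$. Every $u\in V_1$ is free and so leads to $b$; the first step of such a path shows $\mathbf c(u)=(J_{10}R)(u)>0$. By Step 5, $b$ leads to every $v\in V_1$, and the last step shows $\mathbf l(v)=(LJ_{01})(v)>0$. So $(\widehat X,V_1)$ is a marked chain.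

\emph{Step 7: small words.} The second coordinate of $F$ gives $F(V_0)\cap F(V_1)=\emptyset$. A path that contributes to $LN_dR$ starts at a state reached from $C$ and ends at a state from which $C$ is reached, within $V_0$, so it lies in $C$. Let $X^C$ be the stationary chain on $C$ with transition probabilities $N(u,v)R(v)/(\lambda R(u))$ and stationary law $L(u)R(u)$. The factors $R$ telescope along a path, so $\kappa_d$ is the probability that $F(X^C_1)\cdots F(X^C_q)=d$. Every $v\in V$ is the last vertex of a state in $C$: from $b$ at time $0$ follow a barrier from $v^*$ to $v$. For $1\le e\le K$ the interval $(e-m,e]$ contains $(-K,0]$, so these states lie in $V_0$, and the last one is free by (B) applied to $(0,K]$, since $m-K\ge K$; it leads to $b$ and belongs to $C$. As $h_Y>0$, the map $\varphi$ is not constant, so $F$ is not constant on $C$. Choose $k$ and $c>0$ such that all $k$-step transition probabilities of $X^C$ are at least $c$. Given $X^C$ up to time $(j-1)k$, the letter $F(X^C_{jk})$ takes any prescribed value with probability at most $1-c$. Hence $\kappa_d\le(1-c)^{\lfloor q/k\rfloor}$ for all $d$ of length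 $q$. Since these $\kappa_d$ add up to $1$, one of them is positive, and $q$ can be taken arbitrarily large.
\end{proof}

\section{A Markov chain of small entropy with the same markers}\label{sec:small}

To apply Theorem~\ref{thm:match} we need a finite-state chain with the marker law of $\widehat X$ and entropy exactly $h(Y)$. The chain $\widehat X$ itself can have larger entropy than its factor $Y$. Entropy can be added by taking a product with a Bernoulli scheme, so it is enough to reproduce the marker law with a chain of \emph{smaller} entropy.

The idea is to look at the hidden state rarely: at markers, and otherwise once every $n$ steps. A state $(x,k)$ of the new chain stands for ``the hidden state was $x$ exactly $k$ steps ago and there has been no marker since''. From this information one knows the conditional law of the present hidden state, and hence the probability that the next state is a given marker. With these states alone, every cycle of non-markers has length divisible by $n$, so the diagonal entries of the $j$th power of the non-marker matrix vanish unless $n\mid j$, which contradicts Definition~\ref{def:marked}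 and \eqref{eq:eigen}. We therefore add a state $*$ that stands for ``the hidden state has law $L$''. Since $LN=\lambda L$, this knowledge reproduces itself as long as no marker appears, and $*$ has a loop. After $n$ marker-free steps the law of the hidden state dominates a fixed multiple of $L$, so a fixed fraction of the mass can be sent to $*$. Let $H_b(p)=-p\log p-(1-p)\log(1-p)$.

\begin{proposition}\label{prop:small}
Let $(X,V_1)$ be a marked chain on $V$ and $p=\mathbb P(\omega_0=1)$. For all large $n$ there is a marked chain $(\widetilde X,\widetilde V_1)$ whose marker process has the same law, with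
\[
h(\widetilde X)\le H_b(p)+p\log|V_1|+\tfrac1n\log(|V|+1),
\]
and with a state $*\in\widetilde V_0$ such that $\widetilde L=\delta_*$, $\widetilde R(*)=1$ and $\widetilde P(*,*)=\widetilde\lambda=\lambda$.
\end{proposition}

\begin{proof}
Rescale $L$ to a probability vector and $R$ inversely, and extend both by $0$ to $V$. Split $P=P_0+P_1$ with $P_\epsilon(x,y)=P(x,y)1[y\in V_\epsilon]$. Let $S_k=P_0^k\mathbf1$, so that $S_k(x)$ is the probability of no marker in the $k$ steps after $x$, and let $\widehat R=\lambda^{-1}P_0R$. Then $\widehat R=R$ on $V_0$ and $\widehat R=\lambda^{-1}\mathbf c>0$ on $V_1$; $LP_0=\lambda L$; $LP_1=\mathbf l$ on $V_1$; and $P_0^n(x,y)=\sum_{x'\in V_0}P(x,x')N^{n-1}(x',y)=\lambda^n(\widehat R(x)L(y)+O(\rho^n))$ for $y\in V_0$, while both sides vanish for $y\in V_1$. Put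
\[
\chi(x)=\tfrac12\lambda^n\widehat R(x),\qquad E(x,y)=P_0^n(x,y)-\chi(x)L(y).
\]
Where $\widehat R(x)L(y)=0$ we have $E=P_0^n\ge0$, and elsewhere $E=\lambda^n(\frac12\widehat R(x)L(y)+O(\rho^n))$. Fix $n\ge2$ so large that $E\ge0$. (In Example~\ref{ex:sign2}, $E$ has entries $(1-p)^n(\frac14+\frac12ii'\rho^n)$, and the condition is $\rho^n\le\frac12$.)

\emph{The chain.} The states are $*$ and the pairs $(x,k)$ with $x\in V$, $0\le k<n$, $S_k(x)>0$; we call $k$ the \emph{clock}. The markers are $\widetilde V_1=\{(v,0):v\in V_1\}$. The transition probabilities $\widetilde P$ are: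
\begin{itemize}
\item $(x,k)\to(v,0)$ for $v\in V_1$: $(P_0^kP_1)(x,v)/S_k(x)$;
\item $(x,k)\to(x,k+1)$ for $k<n-1$: $S_{k+1}(x)/S_k(x)$;
\item $(x,n-1)\to*$: $\chi(x)/S_{n-1}(x)$, and $(x,n-1)\to(y,0)$ for $y\in V_0$: $E(x,y)/S_{n-1}(x)$;
\item $*\to*$: $\lambda$, and $*\to(v,0)$ for $v\in V_1$: $(LP_1)(v)$.
\end{itemize}
Rows sum to $1$ because $P_0^kP_1\mathbf1+S_{k+1}=P_0^kP\mathbf1=S_k$, $\chi+E\mathbf1=S_n$, and $\lambda+LP_1\mathbf1=L(P_0+P_1)\mathbf1=1$.

\emph{Intertwining.} Split $\widetilde P=\widetilde P_0+\widetilde P_1$ into transitions to non-markers and to markers. Let $\Lambda$ be the stochastic matrix that gives the law of the hidden state: $\Lambda((x,k),\cdot)=P_0^k(x,\cdot)/S_k(x)$ and $\Lambda(*,\cdot)=L$. In particular $\Lambda((y,0),\cdot)=\delta_y$. We claim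
\begin{equation}\label{eq:inter}
\widetilde P_0\Lambda=\Lambda P_0,\qquad\widetilde P_1\Lambda=\Lambda P_1 .
\end{equation}
The row of $\Lambda P_0$ at $(x,k)$ is $P_0^{k+1}(x,\cdot)/S_k(x)$. For $k<n-1$ the row of $\widetilde P_0\Lambda$ is $\frac{S_{k+1}(x)}{S_k(x)}\cdot\frac{P_0^{k+1}(x,\cdot)}{S_{k+1}(x)}$, and both rows vanish if $S_{k+1}(x)=0$. For $k=n-1$ it is $(\chi(x)L+E(x,\cdot))/S_{n-1}(x)=P_0^n(x,\cdot)/S_{n-1}(x)$. At $*$ the rows are $\lambda L$ and $LP_0$. The row of $\widetilde P_1\Lambda$ is $(P_0^kP_1)(x,\cdot)/S_k(x)$ at $(x,k)$ and $LP_1$ at $*$, and these are the rows of $\Lambda P_1$.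

\emph{Recurrent class and marker law.} From a state $z$, the probability of no marker in $j$ steps is $(\widetilde P_0^j\Lambda\mathbf1)(z)=(\Lambda P_0^j\mathbf1)(z)$, which tends to $0$ because $X$ is irreducible and $V_1\neq\emptyset$. So a marker can be reached from every state. For $v\in V_1$ we have $S_k(v)\ge S_n(v)\ge\chi(v)>0$ for $k\le n$, so $(v,0)\to(v,1)\to\cdots\to(v,n-1)\to*$ is a path of positive weight. From $*$ every marker is reached in one step, since $\mathbf l>0$. Hence there is a unique recurrent class; it contains $*$ and $\widetilde V_1$, and it is aperiodic because of the loop at $*$. Let $\widetilde X$ be the stationary chain on it, with one-point law $\widetilde\pi$. By \eqref{eq:inter}, $\widetilde\pi\Lambda P=\widetilde\pi\widetilde P\Lambda=\widetilde\pi\Lambda$, so $\widetilde\pi\Lambda=\pi$, and for all $\epsilon_1,\dots,\epsilon_j\in\{0,1\}$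
\[
\widetilde\pi\widetilde P_{\epsilon_1}\cdots\widetilde P_{\epsilon_j}\mathbf1=\widetilde\pi\widetilde P_{\epsilon_1}\cdots\widetilde P_{\epsilon_j}\Lambda\mathbf1=\pi P_{\epsilon_1}\cdots P_{\epsilon_j}\mathbf1 .
\]
The two ends are the probabilities of the word $\epsilon_1\cdots\epsilon_j$ for the two marker processes.

\emph{Marked chain.} We keep only recurrent states and write $\widetilde V_0=\{*\}\sqcup W$, $N'=\widetilde P|_{W\times W}$, $\mathbf e=\widetilde P|_{W\times\{*\}}$. There are no transitions from $*$ to $W$. We show that the weight of paths that stay in $W$ decays faster than $\lambda^j$. For $y,y'\in V_0$ with $(y,0)\in W$, the weight of the $n$-step path in $W$ from $(y,0)$ to $(y',0)$ is $\frac{S_1(y)}{S_0(y)}\cdots\frac{S_{n-1}(y)}{S_{n-2}(y)}\cdot\frac{E(y,y')}{S_{n-1}(y)}=E(y,y')$ if $S_{n-1}(y)>0$, and otherwise there is no such path. On $V_0\times V_0$ write $E=\frac12\lambda^nR\otimes L+B$ with $B=N^n-\lambda^nR\otimes L$. By \eqref{eq:eigen}, $(R\otimes L)^2=R\otimes L$ and $B(R\otimes L)=(R\otimes L)B=0$. So for $i\ge1$ we have $N^{ni}=\lambda^{ni}R\otimes L+B^i$, whence $B^i=O((\lambda\rho)^{ni})$,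 and
\[
E^i=2^{-i}\lambda^{ni}R\otimes L+B^i=O\big((\lambda\rho_1)^{ni}\big),\qquad\rho_1=\max(\rho,2^{-1/n})<1 .
\]
A path of length $j\ge n$ in $W$ from $(x,k)$ to $(x',k')$ consists of $n-k$ steps to some $(y,0)$ with $y\in V_0$, then $i$ full turns of the clock from $(y,0)$ to $(x',0)$, then $k'$ steps, where $ni=j-n+k-k'\ge j-2n$. The first parts have total weight at most $1$ and the last part has weight at most $1$, so $N'^{\,j}=O((\lambda\rho_1)^j)$. For $\widetilde N=\widetilde P|_{\widetilde V_0\times\widetilde V_0}$ and $u,u'\in W$ we get $\widetilde N^j(*,*)=\lambda^j$, $\widetilde N^j(*,u)=0$, $\widetilde N^j(u,u')=N'^{\,j}(u,u')$, and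
\[
\widetilde N^j(u,*)=\sum_{i<j}(N'^{\,i}\mathbf e)(u)\lambda^{j-1-i}=\lambda^j\big(\widetilde R(u)+O(\rho_1^j)\big),\qquad\widetilde R(u)=\sum_{i\ge0}\lambda^{-1-i}(N'^{\,i}\mathbf e)(u).
\]
With $\widetilde R(*)=1$ this says $\widetilde N^j=\lambda^j(\widetilde R\otimes\delta_*+O(\rho_1^j))$. For $v\in V_1$, the path from $(v,1)$ to $*$ through $W$ gives $\widetilde R(v,1)>0$, hence $\widetilde{\mathbf c}(v,0)>0$; and $\widetilde{\mathbf l}(v,0)=\widetilde P(*,(v,0))=\mathbf l(v)>0$.

\emph{Entropy.} Let $\widetilde\omega$ be the marker process of $\widetilde X$. Then $h(\widetilde X)=H(\widetilde X_1\mid\widetilde X_0)\le H(\widetilde\omega_1)+H(\widetilde X_1\mid\widetilde X_0,\widetilde\omega_1)$, and $H(\widetilde\omega_1)=H_b(p)$. If $\widetilde\omega_1=1$ there are $|V_1|$ possibilities for $\widetilde X_1$. If $\widetilde\omega_1=0$, then $\widetilde X_1$ is determined by $\widetilde X_0$ unless $\widetilde X_0$ has clock $n-1$, when there are at most $|V|+1$ possibilities. After a time with clock $n-1$ the chain is at $*$ or has clock $0$, and from $*$ it moves to $*$ or to clock $0$; so times with clock $n-1$ are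 at least $n$ apart, and by stationarity the clock is $n-1$ with probability at most $1/n$. The bound follows.
\end{proof}

\section{Proof of Theorem~\ref{thm:main}}\label{sec:final}

If $h(Y)=0$, then $Y$ is trivial by (F6): its law is concentrated on one point, fixed by $\sigma$, and $Y$ is the one-symbol scheme.

Let $h(Y)>0$, and let $V$, $\varphi$, $K$, $m=K^2$, $w$, $\widehat X$, $V_1$, $F$ be as in Section~\ref{sec:word}. Here the rarity of $w$ is used: $p=\mathbb P(\omega_0=1)=\mathbb P(Y_{[1,m]}=w)\le e^{-h(Y)m/2}$ and $|V_1|\le|V|^m$, so $H_b(p)+p\log|V_1|\to0$ as $K\to\infty$. Fix $K$ so large that this quantity is less than $h(Y)/2$. Apply Proposition~\ref{prop:small} to the marked chain $(\widehat X,V_1)$ of Proposition~\ref{prop:marked}, with $n$ so large that $h(\widetilde X)<h(Y)$.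

Let $\mathcal B$ be a Bernoulli scheme on a finite alphabet $A'$ with positive weights $\beta(a)$ and entropy $h(Y)-h(\widetilde X)>0$. One exists because the entropy of a positive probability vector on $j$ symbols takes every value in $(0,\log j]$; and $\beta(a)<1$ for all $a$. Let $Z=\widetilde X\times\mathcal B$ be the independent product. It is an irreducible aperiodic finite-state Markov chain, with transition probabilities $\widetilde P(z,z')\beta(a')$ from $(z,a)$ to $(z',a')$, and $h(Z)=h(Y)$ by (F1).

Take $\widetilde V_1\times A'$ as the set of markers of $Z$. The $j$th power of the non-marker matrix has entries $\widetilde N^j(z,z')\beta(a')$ for $j\geq1$, so the asymptotics of Definition~\ref{def:marked} hold with $R(z,a)=\widetilde R(z)$ and $L(z,a)=\delta_*(z)\beta(a)$. Summing over the letter of the non-marker state gives $\mathbf c(z,a)=\widetilde{\mathbf c}(z)>0$ and $\mathbf l(z,a)=\widetilde{\mathbf l}(z)\beta(a)>0$. So $Z$ is a marked chain. The identity map $G$ is an observable: for $d=(*,a)^q$ we have $LN_dR=\sum_{a_0}\beta(a_0)(\lambda\beta(a))^q\widetilde R(*)$, so $\kappa_d=\beta(a)^q$, which is positive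 and tends to $0$.

The marker process of $Z$ is that of $\widetilde X$, which has the same law as that of $\widehat X$. Moreover $h(F(\widehat X))=h(Y)=h(Z)$, and $h(Z)-h(\omega)\ge h(Z)-h(\widetilde X)=h(\mathcal B)>0$ because $\omega$ is a factor of $\widetilde X$. By Theorem~\ref{thm:match}, $F(\widehat X)$, and hence $Y$, is finitarily isomorphic to $Z$. By \cite{KS2}, $Z$ is finitarily isomorphic to a finite Bernoulli scheme of entropy $h(Y)$.

Finally, two continuous factors of equal entropy are finitarily isomorphic to finite Bernoulli schemes of that entropy. These are finitarily isomorphic to each other by \cite{KS1}, and they coincide if the entropy is zero. \qed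

\begin{thebibliography}{9}

\bibitem{GL}
\emph{Graph labelings and continuous factors of dynamical systems},
\texttt{https://www.combinatorics.org/\allowbreak ojs/\allowbreak index.php/\allowbreak eljc/\allowbreak article/\allowbreak view/\allowbreak v20i1p70/4698}.

\bibitem{KS1}
Keane and Smorodinsky, \emph{Ann. of Math.} 109 (1979), 397--406.

\bibitem{KS2}
Keane and Smorodinsky, \emph{Israel J. Math.} 34 (1979), 281--286.

\end{thebibliography}
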